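
\newtheorem{theorem}{Theorem}
\newtheorem{corollary}[theorem]{Corollary}
\newtheorem{lemma}[theorem]{Lemma}
\theoremstyle{remark}
\newtheorem{remark}[theorem]{Remark}
\numberwithin{equation}{section}


\title{Wick ordering and the failure of a correlation inequality\\ for $P(\phi)_2$ measures}

\begin{abstract}
Let $\langle\,\cdot\,\rangle_g$ be expectation in the spatially cut-off $P(\phi)_2$ measure with interaction $U(g)=\int g(x)\,{:}P(\phi(x)){:}\,dx$. It was conjectured that, for even $P$, the random variables $e^{-U(f)}$ and $e^{-U(h)}$ are nonnegatively correlated under $\langle\,\cdot\,\rangle_g$ for all nonnegative test functions $f,g,h$. We show that this fails for every polynomial $P$ of degree at least $4$ that is bounded below, for every mass and every $g$, with $f$ and $h$ supported in any prescribed open set and of arbitrarily small integral. For $P$ bounded below with $\deg P\le 2$ the inequality is true. The counterexample comes from a finite Gaussian spin model, onto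 which the field is mapped by test functions concentrated at two logarithmically separated scales.
\end{abstract}

\section{The question and the answer}

\subsection{Setting}
Fix $m_0>0$ and let $\mu_0$ be the Gaussian measure on $\mathcal S'(\mathbb R^2)$ with mean zero and covariance $C=(-\Delta+m_0^2)^{-1}$, the free Euclidean field of mass $m_0$. We write $E$ for expectation in $\mu_0$ and ${:}\,\cdot\,{:}$ for Wick ordering with respect to $\mu_0$. Let $P$ be a real polynomial that is bounded below. For $0\le f\in C_0^\infty(\mathbb R^2)$ put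
\[
U(f)=\int f(x)\,{:}P(\phi(x)){:}\,dx,\qquad Z(f)=E\big[e^{-U(f)}\big],
\]
and for $0\le g\in C_0^\infty(\mathbb R^2)$ let
\[
\langle F\rangle_g=\frac{E[F\,e^{-U(g)}]}{Z(g)}
\]
be expectation in the spatially cut-off $P(\phi)_2$ measure $\mu_g$. The following inequality was conjectured in \cite{Source} for even $P$ and all nonnegative $f,g,h\in C_0^\infty(\mathbb R^2)$:
\begin{equation}\label{eq:conj}
\langle e^{-U(f)}e^{-U(h)}\rangle_g\ \ge\ \langle e^{-U(f)}\rangle_g\,\langle e^{-U(h)}\rangle_g .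
\end{equation}
Since $U$ is linear in its test function, multiplication by $Z(g)^2$ turns \eqref{eq:conj} into
\begin{equation}\label{eq:Z}
Z(g+f+h)\,Z(g)\ \ge\ Z(g+f)\,Z(g+h).
\end{equation}
So the question is whether $\log Z$ has nonnegative mixed second differences on the cone of nonnegative test functions.

\subsection{Why one might believe it}
Expanding to first order in both $f$ and $h$ (Lemma~\ref{lem:diff} below) shows that \eqref{eq:conj} holds for all $f,g,h\ge0$ if and only if
\begin{equation}\label{eq:cov}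
\mathrm{Cov}_g(U(f),U(h))\ge0\qquad\text{for all } f,g,h\ge0 ,
\end{equation}
where $\mathrm{Cov}_g$ is covariance under $\mu_g$. The simplest cases have the right sign.

If $f=\alpha k$ and $h=\alpha' k$ with $\alpha,\alpha'\ge0$ are multiples of the same function $k\ge0$, then $\mathrm{Cov}_g(U(f),U(h))=\alpha\alpha'\,\mathrm{Var}_g(U(k))\ge0$ for every $g$. If $g=0$ and $P(x)=\sum_j a_jx^j$, then
\[
\mathrm{Cov}_0(U(f),U(h))=\sum_{j\ge1}j!\,a_j^2\iint f(x)\,C(x-y)^j\,h(y)\,dx\,dy\ \ge 0,
\]
because the kernel $C(x-y)$ is positive. There is also a physical reason: the factor $e^{-U(f)}$ should discourage large values of $|\phi|$ near the support of $f$, hence, since the field is positively correlated, also near the support of $h$, and this should lower $U(h)$.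

The weak point of this reasoning is Wick ordering. The Wick polynomial ${:}P(\phi){:}$ is not an increasing function of $|\phi|$. For instance, for a Gaussian variable $X$ of variance $c$ one has ${:}X^4{:}=X^4-6cX^2+3c^2$, and weighting by $e^{-\tau{:}X^4{:}}$ with small $\tau>0$ turns out to \emph{raise} the second moment of $X$.

\subsection{Results}

\begin{theorem}\label{thm:main}
Let $P$ be a real polynomial, bounded below, of degree $2n\ge4$ (even or not). Let $m_0>0$, $0\le g\in C_0^\infty(\mathbb R^2)$, let $O\subset\mathbb R^2$ be open and nonempty, and let $\delta>0$. Then there are nonnegative $f,h\in C_0^\infty(O)$ with $\int f<\delta$, $\int h<\delta$ and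
\[
\langle e^{-U(f)}e^{-U(h)}\rangle_g\ <\ \langle e^{-U(f)}\rangle_g\,\langle e^{-U(h)}\rangle_g .
\]
\end{theorem}

\begin{theorem}\label{thm:quad}
If $P$ is bounded below and $\deg P\le2$ (even or not), then \eqref{eq:conj} holds for all nonnegative $f,g,h\in C_0^\infty(\mathbb R^2)$.
\end{theorem}

A polynomial that is bounded below is constant or has even degree, so the two theorems cover all cases.

\begin{corollary}
Let $P$ be bounded below. Then \eqref{eq:conj} holds for all nonnegative $f,g,h\in C_0^\infty(\mathbb R^2)$ if and only if $\deg P\le 2$. In particular the conjecture is false: it fails for every even $P$ of degree at least $4$ that is bounded below, for instance $P(x)=x^4$, at every mass $m_0>0$, and for every $g$, including $g=0$.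
\end{corollary}

\subsection{The mechanism}
In the proof of Theorem~\ref{thm:main} the function $h$ is infinitesimal, whereas the random variable $U(f)$ stays of order one. (For $g=0$ one cannot take both to first order, since $\mathrm{Cov}_0(U(f),U(h))\ge0$.) To first order in $h$, inequality \eqref{eq:conj} says that weighting $\mu_g$ by $e^{-U(f)}$ does not raise the mean of $U(h)$, and we look for an $f$ that does raise it.

In Section~\ref{sec:spin} we do this for Gaussian spins, with the Hermite polynomial $H_{2n}$ in the place of ${:}P{:}$. One ``hub'' spin $\eta_0$, playing the role of the support of $h$, is weakly correlated with $N$ ``leaf'' spins, each carrying a weight $e^{-\tau H_{2n}}$ with $\tau$ small. Two effects of a leaf on the hub matter most. Through the $2n$-th Hermite coefficient of its weight, a single leaf lowers the mean of $H_{2n}(\eta_0)$, as the conjecture predicts. Through the second Hermite coefficient it pushes $\eta_0$ \emph{away} from the origin, and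 any $n$ of these second-order pushes combine to raise the mean of $H_{2n}(\eta_0)$, at the same order in the correlation. The number of groups of $n$ leaves is of order $N^n$. Every other contribution of that order, in particular the one from single leaves, involves fewer than $n$ leaves, and together these are of order at most $N^{n-1}$. So for $n\ge2$ and $N$ large the wrong sign wins.

In Sections~\ref{sec:bumps} and~\ref{sec:proof} we find this spin model inside the field. In two dimensions $C(x)\approx\frac1{2\pi}\log\frac1{|x|}$ for small $|x|$. The average of $\phi$ over a disc of small radius $r$ has variance about $\frac{1}{2\pi}\log\frac1r$, and for a suitably normalized test function concentrated on that disc, $U$ is close to $H_{2n}$ of the normalized average. The leaves are discs of radius $\varepsilon$ inside a hub disc of radius $\varepsilon^p$. As $\varepsilon\to0$ the correlations of their averages tend to the ones we want, and the averages decouple from the fixed background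 $U(g)$.

\section{Standard facts}\label{sec:facts}

Let $H_j$ denote the monic Hermite polynomials, orthogonal for the standard Gaussian law. If $\zeta\sim N(0,1)$, then
\begin{equation}\label{eq:ibp}
\mathbb E[H_k(\zeta)F(\zeta)]=\mathbb E[F^{(k)}(\zeta)],\qquad \mathbb E[H_j(\zeta)H_k(\zeta)]=\delta_{jk}\,j!,\qquad H_k'=kH_{k-1},
\end{equation}
the first for smooth $F$ that is, together with its derivatives, bounded by polynomials. For a centered Gaussian $X$ of variance $c>0$, ${:}X^j{:}=c^{j/2}H_j(X/\sqrt c)$; for jointly Gaussian centered $X,Y$, ${:}XY{:}=XY-E[XY]$. The chaos of order $j$ is the closed span in $L^2(\mu_0)$ of the Wick products of $j$ smeared fields $\phi(k)$. Chaoses of different order are orthogonal, and $\int f{:}\phi^j{:}$ lies in the chaos of order $j$. We use the following facts.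

\begin{itemize}
\item[(N)] For $0\le f\in C_0^\infty$ and $P$ bounded below, $U(f)$ and $e^{-U(f)}$ lie in $L^q(\mu_0)$ for all $q<\infty$ (Nelson; \cite[Ch.~V]{Simon}).
\item[(H)] Hypercontractivity (Nelson; \cite[Ch.~I]{Simon}): if $Y$ lies in the span of the chaoses of order at most $d$, then $\|Y\|_q\le(q-1)^{d/2}\|Y\|_2$ for $q\ge2$.
\item[(W)] $E\big[\int f{:}\phi^j{:}\int g{:}\phi^k{:}\big]=\delta_{jk}\,j!\iint f(x)C(x-y)^jg(y)\,dx\,dy$. The same holds when one or both of the fields are replaced by smeared fields, with the corresponding covariance in place of $C(x-y)$. Here $C(x)=\frac1{2\pi}K_0(m_0|x|)$.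
\item[(K)] The Bessel functions satisfy $K_0>0$, $K_0'=-K_1$, $0<sK_1(s)\le1$, and $K_0(s)=-\log s+O(1)$ as $s\downarrow0$.
\end{itemize}

By the asymptotics in (K) and the continuity of $K_0$ on $(0,\infty)$, there is a constant $\beta_0$ for which the first of the following bounds holds. The second holds because the derivative of $K_0(s)$ with respect to $\log s$ is $-sK_1(s)\in[-1,0)$:
\begin{equation}\label{eq:C}
\Big|C(x)-\tfrac1{2\pi}\log\tfrac1{|x|}\Big|\le\beta_0\quad(0<|x|\le1),\qquad
|C(x)-C(x')|\le\tfrac1{2\pi}\Big|\log\tfrac{|x|}{|x'|}\Big|\quad(x,x'\ne0).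
\end{equation}

\begin{lemma}\label{lem:diff}
Let $f,g,h\ge0$ be in $C_0^\infty$. The function $(s,t)\mapsto Z(g+sf+th)$ is twice continuously differentiable on $[0,1]^2$ (one-sidedly at the boundary), and may be differentiated under the expectation. Consequently
\begin{equation}\label{eq:double}
\log\frac{Z(g+f+h)\,Z(g)}{Z(g+f)\,Z(g+h)}=\int_0^1\!\!\int_0^1\mathrm{Cov}_{g+sf+th}(U(f),U(h))\,ds\,dt,
\end{equation}
and \eqref{eq:conj} holds for all $f,g,h\ge0$ if and only if \eqref{eq:cov} does.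
\end{lemma}

\begin{proof}
Since $e^{-sU(f)}\le1+e^{-U(f)}$ for $s\in[0,1]$, and likewise for $h$, the variables $U(f)^iU(h)^je^{-U(g)-sU(f)-tU(h)}$ with $i+j\le2$ are dominated in absolute value by
\[
|U(f)|^i|U(h)|^j\,e^{-U(g)}\big(1+e^{-U(f)}\big)\big(1+e^{-U(h)}\big),
\]
which is integrable by (N) and H\"older's inequality. This gives the first claim. Then $\partial_s\partial_t\log Z(g+sf+th)=\mathrm{Cov}_{g+sf+th}(U(f),U(h))$, and integration gives \eqref{eq:double}.

If \eqref{eq:cov} holds, the right side of \eqref{eq:double} is nonnegative, which is \eqref{eq:Z}. Conversely, suppose that \eqref{eq:conj} holds for all nonnegative test functions. Let $s,t\in(0,1]$ and apply it to $g$, $sf$, $th$: the left side of \eqref{eq:double}, with $sf,th$ in place of $f,h$, is nonnegative. Dividing it by $st$ and letting $s,t\to0$ gives $\mathrm{Cov}_g(U(f),U(h))\ge0$.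
\end{proof}

\section{The spin model}\label{sec:spin}

Let $n\ge2$ and $H=H_{2n}$. For $p\in(0,1)$ and $N\in\mathbb N$ let $\eta_0,\zeta_1,\dots,\zeta_N$ be independent standard Gaussians and
\[
\eta_i=\sqrt p\,\eta_0+\sqrt{1-p}\,\zeta_i\qquad(1\le i\le N),
\]
so that $\mathbb E[\eta_0\eta_i]=\sqrt p$ and $\mathbb E[\eta_i\eta_j]=p$ for $i\ne j$ in $\{1,\dots,N\}$. For $\tau>0$ set
\[
A(\tau,N,p)=\mathbb E\Big[H(\eta_0)\prod_{i=1}^Ne^{-\tau H(\eta_i)}\Big].
\]
Since $\mathbb E[H(\eta_0)]=0$, this is the covariance of $H(\eta_0)$ and $\prod_ie^{-\tau H(\eta_i)}$, and the conjecture would suggest $A\le0$.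

\begin{lemma}\label{lem:spin}
There are $\tau>0$, $N\in\mathbb N$ and $p\in(0,1)$ with $A(\tau,N,p)>0$.
\end{lemma}

The parameters are chosen in the order $\tau$, $N$, $p$. We first compute the leading term of $A$ as $p\downarrow0$, then look at the case $n=2$, and then prove the lemma.

\subsection{Weak coupling}
Put $w=e^{-\tau H}$. Because $H$ has even degree and leading coefficient $1$, $w$ and all its derivatives are bounded. For $0\le p<1$ let
\[
u_p(y)=\mathbb E\big[w(y+\sqrt{1-p}\,\zeta)\big],\qquad \zeta\sim N(0,1).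
\]
Given $\eta_0$, the leaves are independent, so for $p\in(0,1)$
\begin{equation}\label{eq:cond}
A=\mathbb E\big[H_{2n}(\eta_0)\,u_p(\sqrt p\,\eta_0)^N\big]=p^n\,\mathbb E\big[(u_p^N)^{(2n)}(\sqrt p\,\eta_0)\big],
\end{equation}
the second equality by \eqref{eq:ibp}. Here $|u_p^{(k)}|\le\|w^{(k)}\|_\infty$, and $u_p^{(k)}(\sqrt p\,x)\to\mathbb E[w^{(k)}(\zeta)]=u_0^{(k)}(0)$ as $p\downarrow0$ for each $x$. Since $(u_p^N)^{(2n)}$ is a polynomial in the $u_p^{(k)}$, $k\le2n$, dominated convergence gives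
\begin{equation}\label{eq:DN}
\lim_{p\downarrow0}p^{-n}A(\tau,N,p)=D_N:=\frac{d^{2n}}{dy^{2n}}\,u_0(y)^N\Big|_{y=0}.
\end{equation}
The Taylor coefficients of the even function $u_0$ are given by the Hermite coefficients of the weight:
\[
u_0(y)=\sum_{k\le 2n}\frac{w_k}{k!}\,y^k+o(y^{2n}),\qquad w_k=\mathbb E[w^{(k)}(\zeta)]=\mathbb E\big[H_k(\zeta)e^{-\tau H(\zeta)}\big],
\]
with $w_0>0$ and $w_k=0$ for odd $k$. It remains to make $D_N$ positive.

\subsection{The quartic case by hand}
Let $n=2$, so $H=H_4$. The coefficient of $y^4$ in $u_0^N$ comes either from one factor contributing $y^4$ or from two factors contributing $y^2$ each. Hence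
\[
D_N=24\Big[N\,w_0^{N-1}\frac{w_4}{24}+\binom N2w_0^{N-2}\Big(\frac{w_2}2\Big)^2\Big]
=w_0^{N-2}\big[N\,w_0w_4+3N(N-1)\,w_2^2\big].
\]
As $\tau\to0$, $w_0\to1$ and $w_4=-\tau\,\mathbb E[H_4^2]+O(\tau^2)=-24\tau+O(\tau^2)$. This is the direct effect of a leaf, with the conjectured sign. In $w_2$ the term of order $\tau$ vanishes because $H_2\perp H_4$, and
\[
w_2=\frac{\tau^2}2\,\mathbb E[H_2H_4^2]+O(\tau^3)=96\,\tau^2+O(\tau^3),
\]
since by \eqref{eq:ibp} $\mathbb E[H_2H_4^2]=\mathbb E[(H_4^2)'']=2\,\mathbb E[(H_4')^2]+2\,\mathbb E[H_4H_4'']=2\cdot16\cdot 3!+0=192$. So $w_2\neq0$ for small $\tau>0$, and once $\tau$ is fixed the term $3N(N-1)w_2^2$ exceeds $N w_0|w_4|$ for large $N$; for small $\tau$ this happens when $N$ is somewhat larger than $24\tau/(3\cdot96^2\tau^4)=1/(1152\,\tau^3)$. Then $D_N>0$, and $A>0$ for small $p$.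

In this case the pair term is positive because $w_2$ enters squared. For general $n$ the dominant term contains $w_2^n$, so for odd $n$ the sign of $w_2$ matters, and we need $w_2>0$. This says that $u_0$ has a strict local \emph{minimum} at $0$: the weighted leaf prefers a displaced hub.

\subsection{Proof of Lemma \ref{lem:spin}}
\emph{Step 1: $w_2>0$ for small $\tau>0$.} Since $H$ is bounded below and has all Gaussian moments, $\tau\mapsto w_2(\tau)=\mathbb E[H_2e^{-\tau H}]$ is smooth on $[0,\infty)$. We have $w_2(0)=0$, and $w_2'(0)=-\mathbb E[H_2H_{2n}]=0$ because $n\ge2$. By \eqref{eq:ibp},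
\[
w_2''(0)=\mathbb E[H_2H_{2n}^2]=\mathbb E[(H_{2n}^2)'']=2\,\mathbb E[(H_{2n}')^2]+2\,\mathbb E[H_{2n}H_{2n}'']=2(2n)^2(2n-1)!>0,
\]
using $H_{2n}'=2nH_{2n-1}$ and the orthogonality of $H_{2n}''=2n(2n-1)H_{2n-2}$ to $H_{2n}$. Fix $\tau>0$ with $\kappa:=w_2/w_0>0$.

\emph{Step 2: large $N$.} Up to $o(y^{2n})$, $u_0(y)/w_0=1+b_1y^2+b_2y^4+\dots+b_ny^{2n}$ with $b_1=\kappa/2$. The coefficient of $y^{2n}$ in the $N$-th power is
\[
\sum_{k_1+2k_2+\dots+nk_n=n}\frac{N(N-1)\cdots(N-k+1)}{k_1!\cdots k_n!}\,b_1^{k_1}\cdots b_n^{k_n},\qquad k=k_1+\dots+k_n .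
\]
The term with indices $(k_1,\dots,k_n)$ is a polynomial in $N$ of degree at most $k$, and $k\le n$ with equality only for $k_1=n$. Therefore
\[
\lim_{N\to\infty}\frac{D_N}{N^n\,w_0^N}=\frac{(2n)!}{n!}\Big(\frac\kappa2\Big)^n=(2n-1)!!\,\kappa^n>0 .
\]
Choose $N$ with $D_N>0$; by \eqref{eq:DN}, $A(\tau,N,p)>0$ for all small $p>0$.
\qed

\begin{remark}[Where $n\ge2$ enters]
For $n=1$ there is only the single-leaf term $D_N=Nw_0^{N-1}w_2$, and it has the conjectured sign: $w_2(0)=0$ and $w_2'(\tau)=-\mathbb E[H_2^2e^{-\tau H_2}]<0$.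
\end{remark}

\begin{remark}[Where Wick ordering enters]
Replace $H(x)$ by $x^{2n}$. Then the sign is the conjectured one for all $\tau,N,p$:
\[
\mathbb E\Big[\eta_0^{2n}\prod_ie^{-\tau\eta_i^{2n}}\Big]\le\mathbb E[\eta_0^{2n}]\;\mathbb E\Big[\prod_ie^{-\tau\eta_i^{2n}}\Big].
\]
Indeed $e^{-\tau x^{2n}}$ is a superposition of indicators of intervals $[-a,a]$, and the mass of $[y-a,y+a]$ under a centered Gaussian law is nonincreasing in $|y|$; so $u_p(y)$, now formed with $w(x)=e^{-\tau x^{2n}}$, is even and nonincreasing in $|y|$. With $F(x)=x^{2n}$, $G(x)=u_p(\sqrt p\,x)^N$ and $\eta_0'$ an independent copy of $\eta_0$, the product $(F(\eta_0)-F(\eta_0'))(G(\eta_0)-G(\eta_0'))$ is nowhere positive, and taking its expectation gives the claim.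
\end{remark}

From now on $\tau,N,p$ are fixed as in Lemma~\ref{lem:spin}.

\section{Concentrated test functions}\label{sec:bumps}

Let $P(x)=\sum_{j\le2n}a_jx^j$ with $2n\ge4$ and $a_{2n}\ne0$ be bounded below, so that $a_{2n}>0$. Let $0\le\chi\in C_0^\infty(\mathbb R^2)$ be radial, supported in $\{|x|\le1\}$, with $\int\chi=1$. For $z\in\mathbb R^2$ and $0<r<1$ put
\[
\chi_{z,r}(x)=r^{-2}\chi\Big(\frac{x-z}r\Big),\qquad \ell_r=\frac1{2\pi}\log\frac1r,\qquad X_{z,r}=\phi(\chi_{z,r}),\qquad V_{z,r}=\frac{U(\chi_{z,r})}{a_{2n}\,\ell_r^{\,n}} .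
\]
The normalization is the one suggested by $\mathrm{Var}(X_{z,r})\approx\ell_r$: the Wick power of order $j$ has size $\ell_r^{j/2}$, so after division by $\ell_r^n$ only the top power survives. Put
\[
\beta(u)=\beta_0+\tfrac1{2\pi}\big|\log|u|\big|,\qquad \beta_1=\iint\chi(u)\chi(v)\beta(u-v)\,du\,dv .
\]
The function $\beta$ is in $L^q(|u|\le5)$ for all $q<\infty$. By \eqref{eq:C},
\begin{equation}\label{eq:scale}
|C(ru)-\ell_r|\le\beta(u)\qquad(0<|u|\le5,\ r\le\tfrac18).
\end{equation}
Fix $r_0\le\frac18$ with $\ell_{r_0}\ge1+\beta_1$. In this section $r\le r_0$, and $M,M_1,M_2$ denote positive constants independent of $r$, $z$ and of the cut-off parameter $t$ introduced below; $M$ may change from line to line. The constants in $O(\cdot)$ are likewise independent of $r\le r_0$ and $z$.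

\begin{lemma}\label{lem:bump}
$\mathrm{Var}(X_{z,r})=\ell_r+O(1)$ and $\|V_{z,r}-\ell_r^{-n}{:}X_{z,r}^{2n}{:}\|_2\to0$ as $r\to0$, uniformly in $z$. Moreover $\|V_{z,r}\|_2\le M$.
\end{lemma}

\begin{proof}
By \eqref{eq:scale}, $\mathrm{Var}(X_{z,r})=\iint\chi(u)\chi(v)C(r(u-v))\,du\,dv$ differs from $\ell_r$ by at most $\beta_1$. Write $X=X_{z,r}$ and $Y_j=\int\chi_{z,r}{:}\phi^j{:}$. By (W),
\begin{align*}
E[Y_j^2]&=j!\iint\chi(u)\chi(v)\,C(r(u-v))^j\,du\,dv,\\
E[Y_j\,{:}X^j{:}]&=j!\int\chi(u)\Big(\int\chi(v)\,C(r(u-v))\,dv\Big)^jdu,\\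
E[({:}X^j{:})^2]&=j!\Big(\iint\chi(u)\chi(v)\,C(r(u-v))\,du\,dv\Big)^j .
\end{align*}
If $|a-\ell_r|\le b$, then, as $\ell_r\ge1$, $|a^j-\ell_r^j|\le\sum_{k\ge1}\binom jk\ell_r^{j-k}b^k\le\ell_r^{j-1}(1+b)^j$ for $j\ge1$. We apply this with $b=\beta(u-v)$, $b=\int\chi(v)\beta(u-v)\,dv$ and $b=\beta_1$ respectively. In each case $(1+b)^j$ has a finite integral against the remaining factors $\chi$. So all three quantities equal $j!\,\ell_r^j+O(\ell_r^{j-1})$ for $j\ge1$, whence
\[
E[(Y_j-{:}X^j{:})^2]=O(\ell_r^{j-1}),\qquad E[Y_j^2]=O(\ell_r^j).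
\]
Now $V_{z,r}=\ell_r^{-n}\sum_j(a_j/a_{2n})Y_j$. The squared $L^2$ norm of $\ell_r^{-n}(Y_{2n}-{:}X^{2n}{:})$ is $O(\ell_r^{-1})$; that of each term with $1\le j<2n$ is $O(\ell_r^{j-2n})$; and the constant term is $\ell_r^{-n}a_0/a_{2n}$. All tend to $0$. The bound on $\|V_{z,r}\|_2$ follows from $E[Y_j^2]\le M\ell_r^j$ and $\ell_r\ge1$.
\end{proof}

We shall take limits of expectations of products of the $e^{-\tau V_{z,r}}$, so we need exponential moments bounded as $r\to0$. Fact (N) concerns one test function at a time. We therefore repeat Nelson's argument and follow the dependence on $r$. The point is that a field cut off at scale $re^{-t}$ has variance about $\ell_r+\frac t{2\pi}$. The normalization $\ell_r^{-n}$ absorbs the part $\ell_r$, and only the scales below $r$, measured by $t$, have to be paid for.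

\begin{lemma}[Uniform Nelson bound]\label{lem:nelson}
For every $\lambda>0$ and $q<\infty$,
\[
\sup_{z,\,r\le r_0}E\big[e^{-\lambda V_{z,r}}\big]<\infty,\qquad \sup_{z,\,r\le r_0}\|V_{z,r}\|_q<\infty .
\]
\end{lemma}

\begin{proof}
The second bound follows from Lemma~\ref{lem:bump} and (H). For the first, translation invariance allows us to take $z=0$; write $V=V_{0,r}$. For $t\ge0$ put
\[
\theta=e^{-t},\qquad\rho=r\theta,\qquad\phi_\rho(x)=\phi(\chi_{x,\rho}),\qquad
V_\rho=\frac1{a_{2n}\ell_r^{\,n}}\int\chi_{0,r}(x)\,{:}P(\phi_\rho(x)){:}\,dx .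
\]
Here $\phi_\rho$ is a smooth Gaussian process. We bound $V_\rho$ below pointwise, show that $V-V_\rho$ is small in $L^2$, and optimize over $t$.

\emph{Step 1: lower bound on $V_\rho$.} Let $c=\mathrm{Var}\,\phi_\rho(x)$. By \eqref{eq:scale} at scale $\rho\le r$,
\[
1\le\ell_\rho-\beta_1\le c\le\ell_\rho+\beta_1=\ell_r+\tfrac t{2\pi}+\beta_1\le(2+t)\,\ell_r ,
\]
since $\ell_\rho\ge\ell_r\ge1+\beta_1$. For $c\ge1$ and $y\in\mathbb R$,
\[
\sum_ja_jc^{j/2}H_j(y)\ \ge\ c^n\Big[a_{2n}H_{2n}(y)-\sum_{j<2n}|a_j||H_j(y)|\Big]\ \ge\ -Mc^n,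
\]
because the bracket is continuous and tends to $+\infty$ as $|y|\to\infty$. With $y=\phi_\rho(x)/\sqrt c$ the left side is ${:}P(\phi_\rho(x)){:}$, so
\[
V_\rho\ge-M_1(2+t)^n .
\]

\emph{Step 2: $\|V-V_\rho\|_2\le M_2e^{-t/4}$.} Put $C^{(0)}=C$ and
\[
C^{(1)}(x)=\int\chi(w)\,C(x-\rho w)\,dw,\qquad C^{(2)}(x)=\iint\chi(w)\chi(w')\,C(x-\rho w-\rho w')\,dw\,dw' .
\]
As $\chi$ is radial, $E[\phi(x)\phi_\rho(y)]=C^{(1)}(x-y)$ and $E[\phi_\rho(x)\phi_\rho(y)]=C^{(2)}(x-y)$. By (W), the second moment of $\int\chi_{0,r}({:}\phi^j{:}-{:}\phi_\rho^j{:})$ is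
\begin{equation}\label{eq:second}
j!\iint\chi(u)\chi(v)\big[(C^{(0)})^j-2(C^{(1)})^j+(C^{(2)})^j\big](r(u-v))\,du\,dv .
\end{equation}
We bound the differences of the $C^{(i)}$ in $L^2$. Let $d_\theta(u)=|C(ru)-C^{(1)}(ru)|$. By \eqref{eq:C},
\[
d_\theta(u)\le\frac1{2\pi}\int\chi(w)\,\Big|\log\frac{|u-\theta w|}{|u|}\Big|\,dw .
\]
If $|u|\ge2\theta$, then $|u-\theta w|/|u|$ lies within $\theta/|u|\le\frac12$ of $1$, and $|\log(1+s)|\le2|s|$ for $|s|\le\frac12$ gives $d_\theta(u)\le\theta/(\pi|u|)$. If $|u|<2\theta$, the right side is $d(u/\theta)$ with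
\[
d(u')=\frac1{2\pi}\int\chi(w)\,\Big|\log\frac{|u'-w|}{|u'|}\Big|\,dw,
\]
which is in $L^2(|u'|\le2)$, since $\int\chi(w)\big|\log|u'-w|\big|\,dw$ is bounded there and $\log|u'|$ is square integrable. Hence
\[
\int_{|u|\le3}d_\theta^2\,du\le\int_{2\theta\le|u|\le3}\frac{\theta^2}{\pi^2|u|^2}\,du+\theta^2\int_{|u'|\le2}d^2\,du'\le M\theta^2\Big(1+\log\frac1\theta\Big)\le M\theta .
\]
Also $|C^{(1)}-C^{(2)}|(ru)\le\int\chi(w)\,d_\theta(u-\theta w)\,dw$, so by Jensen's inequality its squared norm in $L^2(|u|\le2)$ is at most $\int_{|u|\le3}d_\theta^2\le M\theta$.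

For the size of the $C^{(i)}$ themselves, \eqref{eq:scale} gives $|C^{(i)}(ru)|\le\ell_r+\beta^{(i)}(u)$ on $|u|\le2$, where $\beta^{(0)}=\beta$ and $\beta^{(1)},\beta^{(2)}$ are averages of $\beta$ over shifts of length at most $2\theta\le2$. By Jensen's inequality $\|\beta^{(i)}\|_{L^q(|u|\le2)}\le\|\beta\|_{L^q(|u|\le4)}$.

Write the bracket in \eqref{eq:second} as $[(C^{(0)})^j-(C^{(1)})^j]+[(C^{(2)})^j-(C^{(1)})^j]$ and use
\[
|a^j-b^j|\le j|a-b|\,(|a|+|b|)^{j-1},\qquad \iint\chi(u)\chi(v)|F(u-v)|\,du\,dv\le\|\chi\|_\infty\int_{|u|\le2}|F|\,du .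
\]
By Cauchy--Schwarz and $\ell_r\ge1$, \eqref{eq:second} is at most $M\ell_r^{j-1}\theta^{1/2}$ for $1\le j\le2n$. The constant terms of $V$ and $V_\rho$ cancel, and the chaoses are orthogonal, so $\|V-V_\rho\|_2^2\le M\ell_r^{-2n}\sum_{1\le j\le2n}\ell_r^{j-1}\theta^{1/2}\le M\theta^{1/2}$. This is the claim.

\emph{Step 3: the tail of $V$.} If $V\le-M_1(2+t)^n-1$, then $|V-V_\rho|\ge1$ by Step~1. By Chebyshev's inequality, (H) with $d=2n$, and Step~2, for every $q\ge2$,
\[
\mathrm{Prob}\big(V\le-M_1(2+t)^n-1\big)\le\|V-V_\rho\|_q^q\le\big(q^nM_2e^{-t/4}\big)^q .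
\]
Take $q=q_t=(e^{t/4-1}/M_2)^{1/n}$, which is at least $2$ for $t\ge t_0$. The right side is then $e^{-q_t}$. Setting $s=M_1(2+t)^n+1$, so that $t=((s-1)/M_1)^{1/n}-2$, we get
\[
\mathrm{Prob}(V\le-s)\le\exp\big(-c_1\,e^{c_2s^{1/n}}\big)\qquad(s\ge s_0),
\]
with $c_1,c_2,s_0>0$ independent of $r$. Therefore
\[
E[e^{-\lambda V}]=\int_{-\infty}^\infty\lambda e^{\lambda s}\,\mathrm{Prob}(V\le-s)\,ds\le e^{\lambda s_0}+\int_{s_0}^\infty\lambda e^{\lambda s}\exp\big(-c_1\,e^{c_2s^{1/n}}\big)\,ds .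
\]
The last integral converges, because $e^{c_2s^{1/n}}$ grows faster than any power of $s$, and the bound does not depend on $r\le r_0$.
\end{proof}

\section{Proof of Theorem \ref{thm:main}}\label{sec:proof}

\subsection{The test functions}
Fix $x_0\in O$ and distinct points $y_1,\dots,y_N$ with $|y_i|<1$. For small $\varepsilon>0$ put $L=\ell_\varepsilon$, so that $\ell_{\varepsilon^p}=pL$. The hub is a bump of radius $\varepsilon^p$ at $x_0$. The leaves are bumps of radius $\varepsilon$ at the points $z_i=x_0+\varepsilon^py_i$: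
\begin{gather*}
X_0=X_{x_0,\varepsilon^p},\quad V_0=V_{x_0,\varepsilon^p},\qquad X_i=X_{z_i,\varepsilon},\quad V_i=V_{z_i,\varepsilon}\quad(1\le i\le N),\\
f_\varepsilon=\frac{\tau}{a_{2n}L^n}\sum_{i=1}^N\chi_{z_i,\varepsilon},\qquad \hat h_\varepsilon=\frac1{a_{2n}(pL)^n}\,\chi_{x_0,\varepsilon^p} .
\end{gather*}
Then $U(f_\varepsilon)=\tau\sum_{i\ge1}V_i$ and $U(\hat h_\varepsilon)=V_0$. For small $\varepsilon$ the supports lie in $O$, and $\int f_\varepsilon=N\tau/(a_{2n}L^n)\to0$. The random variable $U(f_\varepsilon)$ nevertheless does not become small.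

\subsection{Convergence to the spin model}
All error terms below are bounded as $\varepsilon\to0$.
\begin{itemize}
\item $\mathrm{Var}(X_i)=L+O(1)$ for $i\ge1$ and $\mathrm{Var}(X_0)=pL+O(1)$, by Lemma~\ref{lem:bump}.
\item For $i\ne j$ in $\{1,\dots,N\}$,
\[
E[X_iX_j]=\iint\chi(u)\chi(v)\,C\big(\varepsilon^p[\,y_i-y_j+\varepsilon^{1-p}(u-v)]\big)\,du\,dv=pL+O(1),
\]
by \eqref{eq:scale} with $r=\varepsilon^p$, since $\varepsilon^{1-p}\to0$ and $y_i\ne y_j$ keep the length of the square bracket between two positive constants, the upper one less than $5$.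
\item For $i\ge1$,
\[
E[X_0X_i]=\iint\chi(u)\chi(v)\,C\big(\varepsilon^p[\,u-y_i-\varepsilon^{1-p}v]\big)\,du\,dv=pL+O(1),
\]
by \eqref{eq:scale} with $r=\varepsilon^p$, since $\sup_{|a|\le2}\int\chi(u)\big|\log|u-a|\big|\,du<\infty$.
\item For fixed $k\in C_0^\infty$ and $0\le i\le N$, $E[\phi(k)X_i]=O(1)$, since $C*k$ is bounded. Indeed $K_0$ is decreasing with a logarithmic singularity at $0$, so $|C*k|\le\|k\|_\infty\int_{|x|\le1}C(x)\,dx+\|k\|_1\sup_{|x|\ge1}C(x)<\infty$.
\end{itemize}
Thus $X_1,\dots,X_N$ share with each other, and with $X_0$, the part $pL$ of their variance up to $O(1)$, and a field smeared with a fixed test function is uncorrelated with the normalized $X_i$ in the limit. So for fixed $k_1,\dots,k_J\in C_0^\infty$ the Gaussian vector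
\[
\Big(\frac{X_0}{\sqrt{pL}},\frac{X_1}{\sqrt L},\dots,\frac{X_N}{\sqrt L},\ \phi(k_1),\dots,\phi(k_J)\Big)
\]
converges in law to $(\eta_0,\eta_1,\dots,\eta_N,\phi(k_1),\dots,\phi(k_J))$, where $(\eta_i)$ is the vector of Section~\ref{sec:spin} and is independent of the $\phi(k_j)$. By Lemma~\ref{lem:bump} together with ${:}X^{2n}{:}=c^nH_{2n}(X/\sqrt c)$ for $c=\mathrm{Var}(X)$, each $V_i$ differs from $H$ of the corresponding normalized $X_i$ by a quantity that tends to $0$ in probability. Hence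
\begin{equation}\label{eq:law}
(V_0,\dots,V_N,\phi(k_1),\dots,\phi(k_J))\to(H(\eta_0),\dots,H(\eta_N),\phi(k_1),\dots,\phi(k_J))\quad\text{in law.}
\end{equation}

\subsection{Limits of expectations}
Let $\Psi_\varepsilon$ be one of
\[
V_0\,e^{-\tau\sum_{i\ge1}V_i},\qquad e^{-\tau\sum_{i\ge1}V_i},\qquad V_0,
\]
and let $\Psi$ be the same expression with $H(\eta_i)$ in place of $V_i$. We claim that
\begin{equation}\label{eq:lim}
E\big[e^{-U(g)}\Psi_\varepsilon\big]\to Z(g)\,\mathbb E[\Psi]\qquad(\varepsilon\to0).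
\end{equation}
By Lemma~\ref{lem:nelson} and H\"older's inequality, $\Psi_\varepsilon$ is bounded in $L^4(\mu_0)$ for $\varepsilon\le\varepsilon_0$, say. Let $F=F(\phi(k_1),\dots,\phi(k_J))$ be bounded and continuous. By \eqref{eq:law}, uniform integrability, and the independence of the limit spins from the $\phi(k_j)$, we have $E[F\Psi_\varepsilon]\to E[F]\,\mathbb E[\Psi]$. The variables $F$ of this kind are dense in $L^2(\mu_0)$, because the fields $\phi(k)$ generate the $\sigma$-algebra, and $e^{-U(g)}\in L^2(\mu_0)$ by (N). Since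
\[
\big|E[(e^{-U(g)}-F)\Psi_\varepsilon]\big|\le\|e^{-U(g)}-F\|_2\,\sup_{\varepsilon\le\varepsilon_0}\|\Psi_\varepsilon\|_2,\qquad |E[F]-Z(g)|\le\|e^{-U(g)}-F\|_2,
\]
letting first $\varepsilon\to0$ and then $F\to e^{-U(g)}$ in $L^2(\mu_0)$ proves \eqref{eq:lim}.

\subsection{Conclusion}
For $t\in[0,1]$ define
\[
\Delta_\varepsilon(t)=Z(g+f_\varepsilon+t\hat h_\varepsilon)\,Z(g)-Z(g+f_\varepsilon)\,Z(g+t\hat h_\varepsilon),\qquad\Delta_\varepsilon(0)=0 .
\]
By Lemma~\ref{lem:diff} the right derivative at $0$ is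
\[
\Delta_\varepsilon'(0)=-E\big[e^{-U(g)}e^{-\tau\sum_{i\ge1}V_i}V_0\big]\,Z(g)+E\big[e^{-U(g)}e^{-\tau\sum_{i\ge1}V_i}\big]\,E\big[e^{-U(g)}V_0\big].
\]
By \eqref{eq:lim} and $\mathbb E[H(\eta_0)]=0$, as $\varepsilon\to0$ this tends to
\[
-Z(g)^2A(\tau,N,p)<0,
\]
by Lemma~\ref{lem:spin}. Fix $\varepsilon$ so small that $\Delta_\varepsilon'(0)<0$, the supports of $f_\varepsilon$ and $\hat h_\varepsilon$ lie in $O$, and $\int f_\varepsilon<\delta$. Then choose $t\in(0,1]$ so small that $\Delta_\varepsilon(t)<0$ and $t\int\hat h_\varepsilon<\delta$. With $f=f_\varepsilon$ and $h=t\hat h_\varepsilon$ the inequality opposite to \eqref{eq:Z} holds strictly. This proves Theorem~\ref{thm:main}. \qed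

\section{Degree at most two}\label{sec:quad}

We prove Theorem~\ref{thm:quad}. Let $P(x)=ax^2+bx+c$ be bounded below. If $a=0$, then $b=0$, $U(f)=c\int f$, and \eqref{eq:Z} is an equality. Otherwise $a>0$, which we assume from now on. By Lemma~\ref{lem:diff} it suffices to show that $\mathrm{Cov}_g(U(f),U(h))\ge0$ for all nonnegative $f,g,h\in C_0^\infty$.

Formally the computation is short. Completing the square, one finds that under $\mu_g$ the field is Gaussian with covariance $G=(-\Delta+m_0^2+2ag)^{-1}$ and mean $-bGg$. In terms of the centered field $\phi'=\phi+bGg$, the density of $U(f)$ is $f\,[a\phi'^2+b(1-2aGg)\phi']$ up to nonrandom terms. So one expects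
\[
\mathrm{Cov}_g(U(f),U(h))=2a^2\iint f(x)\,G(x,y)^2\,h(y)\,dx\,dy+b^2\langle fq,G(hq)\rangle,\qquad q=1-2aGg .
\]
The first term is visibly nonnegative. For the second it is enough that $q\ge0$ and that $G$ preserves positivity. We now justify this, writing the first term as a trace, which makes the kernel of $G$ unnecessary.

\subsection{Diagonalization}
Regard $C$ as an operator on the real space $L^2=L^2(\mathbb R^2)$, and functions as multiplication operators. Put
\[
B_f=2a\,C^{1/2}fC^{1/2}\ge0 .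
\]
With $T=f^{1/2}C^{1/2}$ we have $B_f=2aT^*T$, and $TT^*$ has the kernel $f(x)^{1/2}C(x-y)f(y)^{1/2}$. Hence
\[
\mathrm{tr}\,B_f^2=4a^2\,\mathrm{tr}\,(TT^*)^2=4a^2\iint f(x)C(x-y)^2f(y)\,dx\,dy<\infty,
\]
because $C$ has only a logarithmic singularity. So $B_f$ is Hilbert--Schmidt. Let $B=B_g$, with orthonormal eigenbasis $(e_k)$ of $L^2$ and eigenvalues $b_k\ge0$, $\sum_kb_k^2<\infty$.

The functions $C^{1/2}k$, $k\in C_0^\infty$, are dense in $L^2$, and $\|C^{1/2}k\|^2=E[\phi(k)^2]$. So there is an isometry $J$ from $L^2$ onto the first chaos with $J(C^{1/2}k)=\phi(k)$. The variables $\xi_k=J(e_k)$ are independent standard Gaussians that generate the $\sigma$-algebra. By (W) and polarization, for $u,v\in C_0^\infty$,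
\[
E\Big[\int f{:}\phi^2{:}\ {:}\phi(u)\phi(v){:}\Big]=2\int f\,(Cu)(Cv)\,dx=2\big\langle C^{1/2}u,\;C^{1/2}fC^{1/2}\,C^{1/2}v\big\rangle .
\]
By continuity, $E[\int f{:}\phi^2{:}\;{:}J(u')J(v'){:}]=2\langle u',C^{1/2}fC^{1/2}v'\rangle$ for all $u',v'\in L^2$. The variables ${:}\xi_k\xi_l{:}$, $k\le l$, form an orthogonal basis of the second chaos, and $E[{:}\xi_k\xi_l{:}\,{:}\xi_i\xi_j{:}]=\delta_{ki}\delta_{lj}+\delta_{kj}\delta_{li}$. It follows that in $L^2(\mu_0)$
\begin{equation}\label{eq:exp}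
U(f)=\tfrac12\sum_{k,l}(B_f)_{kl}\,{:}\xi_k\xi_l{:}+b\sum_k\langle e_k,C^{1/2}f\rangle\,\xi_k+c\int f .
\end{equation}

\subsection{The law of the field under $\mu_g$}
For $f=g$ the quadratic part of \eqref{eq:exp} is $\frac12\sum_kb_k(\xi_k^2-1)$. Let $\gamma_k=b\langle e_k,C^{1/2}g\rangle$, so $\sum_k\gamma_k^2<\infty$, and
\[
S_M=\sum_{k\le M}\Big[\tfrac12b_k(\xi_k^2-1)+\gamma_k\xi_k\Big]\ \longrightarrow\ U(g)-c\int g\quad\text{in }L^2(\mu_0).
\]
The one-dimensional Gaussian integral and $x-\log(1+x)\le\frac{x^2}2$ with $x=2b_k$ give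
\[
E[e^{-2S_M}]=\prod_{k\le M}(1+2b_k)^{-1/2}\,e^{b_k}\,e^{2\gamma_k^2/(1+2b_k)}\le\exp\Big(\sum_kb_k^2+2\sum_k\gamma_k^2\Big).
\]
So the $e^{-S_M}$ are uniformly integrable and $e^{-S_M}\to e^{-U(g)+c\int g}$ in $L^1(\mu_0)$. For a bounded function of finitely many $\xi_k$ the normalized expectation with weight $e^{-S_M}$ does not depend on $M$ once $M$ is large. Hence under $\mu_g$ the $\xi_k$ are independent with densities proportional to $\exp(-\frac12(1+b_k)\xi^2-\gamma_k\xi)$, that is, Gaussian with variances $(1+b_k)^{-1}$ and means $m_k=-\gamma_k/(1+b_k)$. Set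
\[
R=(1+B)^{-1},\qquad m=\sum_km_ke_k=-b\,R\,C^{1/2}g .
\]

\subsection{The covariance}
Let $U_M(f)$ be the right side of \eqref{eq:exp} with the sums restricted to $k,l\le M$. Then $U_M(f)\to U(f)$ in $L^2(\mu_0)$, hence in $L^4(\mu_0)$ by (H), hence in $L^2(\mu_g)$, since $d\mu_g/d\mu_0\in L^2(\mu_0)$ by (N). Put $\xi_k=m_k+\omega_k$. Under $\mu_g$ the $\omega_k$ are independent centered Gaussians with variances $d_k=(1+b_k)^{-1}$, and up to a constant
\[
U_M(f)=\tfrac12\sum_{k,l\le M}(B_f)_{kl}\,\omega_k\omega_l+\sum_{k\le M}\Big[\sum_{l\le M}(B_f)_{kl}m_l+b\langle e_k,C^{1/2}f\rangle\Big]\omega_k .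
\]
Since $\mathrm{Cov}_g(\omega_k\omega_l,\omega_i\omega_j)=d_kd_l(\delta_{ki}\delta_{lj}+\delta_{kj}\delta_{li})$, the quadratic parts for $f$ and $h$ contribute $\frac12\sum_{k,l\le M}d_kd_l(B_f)_{kl}(B_h)_{kl}$ to the covariance; the mixed terms vanish, being odd. Letting $M\to\infty$,
\begin{equation}\label{eq:covform}
\mathrm{Cov}_g(U(f),U(h))=\tfrac12\,\mathrm{tr}(B_fRB_hR)+\langle v_f,Rv_h\rangle,\qquad v_f=B_fm+bC^{1/2}f .
\end{equation}

\subsection{Both terms are nonnegative}
\emph{The trace.} It equals $\frac12\mathrm{tr}(XY)$ with $X=R^{1/2}B_fR^{1/2}\ge0$ and $Y=R^{1/2}B_hR^{1/2}\ge0$, both Hilbert--Schmidt. Evaluated in an eigenbasis of $X$, $\mathrm{tr}(XY)$ is a sum of eigenvalues of $X$ times diagonal matrix elements of $Y$, so it is nonnegative. If $P$ is even, then $b=0$ and the proof ends here.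

\emph{The linear term.} Let $G=C^{1/2}RC^{1/2}$. From $C^{1/2}(1+B)RC^{1/2}=C$ we get $G+2a\,C\,g\,G=C$. Thus $G=C(1-2agG)$ maps $L^2$ into $H^2$, and $(-\Delta+m_0^2+2ag)G=1$. Since $C^{1/2}m=-bGg$,
\[
v_f=2aC^{1/2}f\,C^{1/2}m+bC^{1/2}f=b\,C^{1/2}(fq),\qquad q=1-2aGg,
\]
and therefore
\[
\langle v_f,Rv_h\rangle=b^2\langle fq,\,G(hq)\rangle .
\]
It remains to prove two facts by the weak maximum principle.

\emph{$G$ preserves positivity.} Let $0\le k\in L^2$ and $\psi=Gk\in H^2$. Testing $(-\Delta+m_0^2+2ag)\psi=k$ with $\psi_-=\max(-\psi,0)\in H^1$ gives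
\[
-\int\Big(|\nabla\psi_-|^2+(m_0^2+2ag)\psi_-^2\Big)dx=\int k\,\psi_-\,dx\ge0,
\]
so $\psi_-=0$. Here $a>0$ and $g\ge0$ are used.

\emph{$q\ge0$.} Let $\psi=2aGg$, so that $(-\Delta+m_0^2)\psi+2ag(\psi-1)=0$. The function $(\psi-1)_+$ lies in $H^1$, since it is bounded by $|\psi|$ and its gradient is $\nabla\psi$ on $\{\psi>1\}$ and $0$ elsewhere. Testing with it gives
\[
\int\Big(|\nabla(\psi-1)_+|^2+m_0^2\,\psi(\psi-1)_++2ag\,(\psi-1)_+^2\Big)dx=0 .
\]
All three terms are nonnegative, and the second is positive wherever $\psi>1$. So $\psi\le1$ almost everywhere, i.e.\ $q\ge0$.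

Hence $fq\ge0$ and $hq\ge0$, so $\langle fq,G(hq)\rangle\ge0$. Both terms in \eqref{eq:covform} are nonnegative, and Theorem~\ref{thm:quad} is proved. \qed

\begin{thebibliography}{9}
\bibitem{Source} \emph{The $P(\phi)_2$ Euclidean quantum field theory as classical statistical mechanics}, \texttt{https://docslib.org/doc/1549791/\allowbreak euclidean-quantum-field-theory-\allowbreak as-classical-statistical-mechanics}.
\bibitem{Simon} Simon, \emph{The $P(\phi)_2$ Euclidean (Quantum) Field Theory}.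
\end{thebibliography}

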